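# Growth series of cusped hyperbolic groups, counted by parents that jump across cusps

## 1. Parent rules, chains and states

Throughout, $G$ is a group with a finite generating set $S=S^{-1}$, $1\notin S$, and weights $\omega(s)=\omega(s^{-1})\in\mathbb Z_{>0}$. We write $|g|$ for the minimal total weight of a word in $S$ representing $g$; when $\omega\equiv1$ this is word length. Put $d(g,h)=|g^{-1}h|$, which is invariant under left multiplication, and
$$\hat\omega=\max_{s\in S}\omega(s),\qquad \mathrm{Ball}(g,r)=\{h:d(g,h)\le r\},\qquad N_D(Y)=\{g:d(g,Y)\le D\}.$$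
Balls are finite. A *geodesic* from $x$ to $y$ is a sequence $x=g_0,\dots,g_m=y$ with $g_{i-1}^{-1}g_i\in S$ and $\sum_i\omega(g_{i-1}^{-1}g_i)=d(x,y)$. Pieces of geodesics are geodesics, so distances along a geodesic add up and consecutive elements are at distance at most $\hat\omega$. If $d(x,y)+d(y,z)=d(x,z)$, concatenation gives a geodesic from $x$ to $z$ through $y$. "Before" and "after" on a geodesic are always meant weakly.

The proof turns on the following object.

**Definition (parent rule).** A *parent rule* assigns to each $g\in G$ a finite set $\mathrm{Par}(g)\subset G$, with $\mathrm{Par}(1)=\emptyset$ and $\mathrm{Par}(g)\neq\emptyset$ for $g\ne1$, such that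
$$q\in\mathrm{Par}(g)\ \Longrightarrow\ q\neq g\ \text{ and }\ |g|=|q|+d(q,g).$$
A *chain* is a sequence $(g_0,\dots,g_m)$, $m\ge0$, with $g_{i-1}\in\mathrm{Par}(g_i)$ for all $i$. Then $g_m$ is a *descendant* of $g_0$.

A parent of $g$ is thus some earlier element on a geodesic from $1$ to $g$. It need not be one letter back; it may be very far back. For a chain, $|g_m|=|g_0|+\sum_i d(g_{i-1},g_i)$, so there is a geodesic from $1$ to $g_m$ through $g_0,\dots,g_m$ in this order.

A parent rule serves to compute $\sum_g t^{|g|}$ even though an element may have several parents.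

**Lemma 1.** For every parent rule,
$$\sum_{g\in G}t^{|g|}=\sum_{\text{chains }(1=g_0,\dots,g_m)}\ \prod_{i=1}^m\frac{t^{d(g_{i-1},g_i)}}{\#\mathrm{Par}(g_i)}.\tag{1}$$

*Proof.* For fixed $g$ let $w(g)$ be the sum over chains from $1$ to $g$ of $\prod_{i\ge1}1/\#\mathrm{Par}(g_i)$. Then $w(1)=1$, since the only chain from $1$ to $1$ is the trivial one. For $g\ne1$, splitting off the last step gives $w(g)=\frac1{\#\mathrm{Par}(g)}\sum_{q\in\mathrm{Par}(g)}w(q)$. Each $q\in \mathrm{Par}(g)$ has $|q|<|g|$, so $w(g)=1$ by induction on $|g|$. Finally, $\prod t^{d(g_{i-1},g_i)}=t^{|g|}$ for a chain from $1$ to $g$. $\square$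

**Definition (state).** The *state* $\Theta(g)$ of $g$ is the function on finite sequences $(k_1,\dots,k_m)$ in $G$, $m\ge1$, whose value is $\prod_{l=1}^m 1/\#\mathrm{Par}(gk_1\cdots k_l)$ if $(g,gk_1,\dots,gk_1\cdots k_m)$ is a chain, and $0$ otherwise.

The state records everything about the future of $g$. If $g\in\mathrm{Par}(gk)$, that is, if $\Theta(g)(k)\ne0$, then $\#\mathrm{Par}(gk)=1/\Theta(g)(k)$ and
$$\Theta(gk)(k_2,\dots,k_m)=\Theta(g)(k,k_2,\dots,k_m)/\Theta(g)(k).$$
So $\Theta(gk)$ is determined by $\Theta(g)$ and $k$. Hence for states $i,j$ the *transition series*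
$$\Psi_{ij}(t)=\sum_{k:\ g\in\mathrm{Par}(gk),\ \Theta(gk)=j}\frac{t^{|k|}}{\#\mathrm{Par}(gk)}\ \in\ t\,\mathbb Q[[t]]\qquad(\Theta(g)=i)$$
does not depend on the choice of $g$ with $\Theta(g)=i$. It is in $t\,\mathbb Q[[t]]$ because $k\neq1$ and balls are finite.

**Proposition 2.** If a parent rule has finitely many states and every $\Psi_{ij}$ is rational, then $\sum_gt^{|g|}$ is rational.

*Proof.* Splitting off the first step and inducting on $m$, one sees that if $\Theta(g)=i$, the sum of $\prod t^{d(g_{l-1},g_l)}/\#\mathrm{Par}(g_l)$ over chains $(g=g_0,\dots,g_m)$ with $\Theta(g_m)=j$ is $(\Psi^m)_{ij}$. So (1) reads, with $i_0=\Theta(1)$,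
$$\sum_gt^{|g|}=\sum_{m\ge0}\sum_j(\Psi^m)_{i_0j}=\bigl[(I-\Psi)^{-1}\mathbf 1\bigr]_{i_0}.\tag{2}$$
The matrix $\Psi$ is finite with entries in $\mathbb Q(t)\cap t\,\mathbb Q[[t]]$, so $\det(I-\Psi)\in1+t\,\mathbb Q[[t]]$ is not zero. Hence $I-\Psi$ is invertible over $\mathbb Q(t)$ and (2) is rational. $\square$

**Example 1 (one letter back).** Let $G=\langle a,b\mid a^2,b^3\rangle$, $S=\{a,b,b^{-1}\}$, $\omega\equiv1$. Each element has a unique normal form alternating between $a$ and $b^{\pm1}$, and its length is the number of letters. Let the parent of $g\ne1$ be $g$ without its last letter. There are three states: that of $1$, "ends in $a$", and "ends in $b^{\pm1}$". If $f_1,f_a,f_b$ are the corresponding entries of $(I-\Psi)^{-1}\mathbf 1$, then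
$$f_a=1+2tf_b,\qquad f_b=1+tf_a,\qquad f_1=1+tf_a+2tf_b,$$
so $f_a=\frac{1+2t}{1-2t^2}$, $f_b=\frac{1+t}{1-2t^2}$ and $f_1=\frac{(1+t)(1+2t)}{1-2t^2}$.

**Example 2 (a jump).** Let $G=\langle a,b,c\mid a^2,b^2,c^2\rangle$, the group generated by the reflections in the sides of an ideal triangle in $\mathbb H^2$. Take the non-standard generating set $S=\{a,b,c,ab,ba\}$ with $\omega\equiv 1$. The subgroup $H=\langle a,b\rangle$ is infinite dihedral and fixes an ideal vertex of the triangle. We have $G=H*\langle c\rangle$, and $|g|$ is the sum of the lengths of the syllables of $g$. Indeed, given any word for $g$, cut it into blocks of letters from $H$ and from $\{c\}$, delete trivial blocks and merge; at the end each syllable is a product of letters of the word, and different syllables use different letters. An alternating word of length $\ell$ in $a,b$ has $S$-length $\lceil\ell/2\rceil$, since each letter of $S\cap H$ is at most two of $a,b$. So $H$ has four elements of each length $k\ge1$. Let the parent of $g\ne1$ be $g$ without its last *syllable*. The states are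 those of $1$, "ends in $H$", "ends in $c$". With $P=\frac{4t}{1-t}$,
$$f_H=1+tf_c,\quad f_c=1+Pf_H,\quad f_1=1+Pf_H+tf_c=\frac{(1+P)(1+t)}{1-tP}=\frac{(1+3t)(1+t)}{1-t-4t^2}.$$
The coefficient of $t$ is $5=\#S$, as it should be. The entry $P$ of $\Psi$ is not a polynomial: one step of a chain crosses a whole stretch inside a translate of $H$, and all such stretches are counted at once.

## 2. The rationality theorem for lattices in $\mathrm{Isom}(\mathbb H^n)$

For a finite generating set $S$ of $G$ and word length $|\cdot|$ with respect to $S$, let $a_k=\#\{g:|g|=k\}$ and $\gamma_{G,S}(t)=\sum_{k\ge0}a_kt^k$, the growth function.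

Let $P\subset\mathbb H^n$ be an intersection of finitely many closed half-spaces, possibly non-compact and possibly with ideal vertices, such that two distinct facets $F_i,F_j$ that intersect in $\mathbb H^n$ meet at a dihedral angle $\pi/m_{ij}$ with an integer $m_{ij}\ge2$. The group $G$ generated by the reflections $s_i$ in the facets is a *hyperbolic Coxeter group*. It acts discretely with fundamental domain $P$, and it is presented by $s_i^2$ and the relations $(s_is_j)^{m_{ij}}$ for facets that meet in $\mathbb H^n$. Facets that do not meet in $\mathbb H^n$, including those that meet only at an ideal point, give no relation. Besides Example 2, a non-compact, finite-volume, $2$-dimensional example is $\langle a,b,c\mid a^2,b^2,c^2,(ab)^2,(bc)^3\rangle$.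

Two facts frame the question. A word-hyperbolic group has rational growth function for every finite generating set, and this covers the hyperbolic Coxeter groups with compact quotient. Every Coxeter group has rational growth function for its standard Coxeter generators (Serre). The question, from "Experiments on the Growth of Groups", is what happens when $\mathbb H^n/G$ is non-compact of finite volume and $S$ is arbitrary. Such $G$ are in general not word-hyperbolic.

**Theorem A.** Let $n\ge2$, let $G$ be a hyperbolic Coxeter group with $\mathbb H^n/G$ of finite volume, and let $S$ be a finite generating set. Then $\gamma_{G,S}(t)\in\mathbb Q(t)$. In particular the answer to the question is yes: the growth function is rational for every hyperbolic Coxeter group with non-compact quotient of finite volume and every finite generating set.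

A *lattice* in $\mathrm{Isom}(\mathbb H^n)$ is a discrete subgroup whose quotient has finite volume; it is uniform if the quotient is compact.

**Theorem B.** Let $n\ge2$ and let $G$ be a group with a homomorphism to $\mathrm{Isom}(\mathbb H^n)$ having finite kernel and image a lattice (uniform or not). Let $S=S^{-1}$ be a finite generating set with weights $\omega(s)=\omega(s^{-1})\in\mathbb Z_{>0}$, and let $|g|$ be the minimal total weight of a word in $S$ representing $g$. Then $\sum_{g\in G}t^{|g|}$ is rational.

Theorem A is the case of trivial kernel and $\omega\equiv1$. Word length does not change when $S$ is replaced by $(S\cup S^{-1})\setminus\{1\}$, and $G$ is a lattice because it is discrete with a finite-volume fundamental domain. In Theorem B too, deleting $1$ from $S$ changes no length, so we keep the convention $1\notin S$.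

The plan is to find a parent rule to which Proposition 2 applies. The one-letter rule is the natural first candidate, and we look at it now.

## 3. One-letter parents and the flat in a cusp

The *one-letter rule* is $\mathrm{Par}(g)=\{gs^{-1}:s\in S,\ |gs^{-1}|+\omega(s)=|g|\}$ for $g\ne1$. It is a parent rule: if $|gs^{-1}|+\omega(s)=|g|$, then $|g|\le|gs^{-1}|+d(gs^{-1},g)\le|gs^{-1}|+\omega(s)=|g|$, so $d(gs^{-1},g)=\omega(s)$. Its transition series are polynomials, so only the number of states matters. The tool for bounding it is local.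

**Definition (profile).** For $g\in G$ and $\rho\ge0$ the *profile* of radius $\rho$ is $\varphi_g^\rho:\mathrm{Ball}(1,\rho)\to\mathbb Z$, $h\mapsto|gh|-|g|$.

Its values lie in $[-\rho,\rho]$, so for fixed $\rho$ there are finitely many profiles.

**Proposition 3.** Suppose that for every $r\ge 0$ there is $R(r)$ such that, whenever $g$ lies on a geodesic from $1$ to $y$ and $d(y,y')\le r$, every geodesic from $1$ to $y'$ contains an element within $R(r)$ of $g$. Then the one-letter rule has finitely many states, so $\sum_gt^{|g|}$ is rational.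

*Proof.* Put $r=2\hat\omega$ and $R=\max(r,R(r))$. If $y$ is a descendant of $g$ and $d(y,y')\le r$, the hypothesis gives
$$|y'|=\min_{u\in\mathrm{Ball}(g,R)}\bigl(|u|+d(u,y')\bigr).\tag{3}$$
Let $\varphi_g^R=\varphi^R_{g'}$, $\tau=g'g^{-1}$, and let $(g=y_0,\dots,y_m)$ be a chain. We show by induction on $m$ that $(\tau y_0,\dots,\tau y_m)$ is a chain with $\#\mathrm{Par}(\tau y_i)=\#\mathrm{Par}(y_i)$ for $i\ge1$, and that $\varphi^r_{\tau y_m}=\varphi^r_{y_m}$. For $m=0$ this is clear. For the step, write $y_m=y_{m-1}s$. That $y_{m-1}\in\mathrm{Par}(y_m)$ means $|y_{m-1}s|-|y_{m-1}|=\omega(s)$, and $\#\mathrm{Par}(y_m)$ is the number of $s'\in S$ with $|y_{m-1}ss'^{-1}|-|y_{m-1}s|=-\omega(s')$. Both are read from $\varphi^{r}_{y_{m-1}}$, which equals $\varphi^r_{\tau y_{m-1}}$. So the chain extends with equal parent numbers, and $\tau y_m$ is a descendant of $g'$. Now $|\tau u|-|g'|=|u|-|g|$ for $u\in\mathrm{Ball}(g,R)$, so (3) for $g$ and for $g'$ gives $|y_mh|-|g|=|\tau y_mh|-|g'|$ for $|h|\le r$. Subtract the case $h=1$. Hence $\Theta(g)$ depends only on $\varphi^R_g$.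 $\square$

A lattice with cusps contains subgroups that act properly and cocompactly on horospheres, which are Euclidean spaces $\mathbb E^{n-1}$. For $n\ge3$ these contain $\mathbb Z^2$. The following group acts on $\mathbb E^2$ in this way, and it shows where the argument stops.

**Example 3.** Let $G=\mathbb Z^2\rtimes\langle f\rangle$ with $f^2=1$ and $f(p,q)f=(q,p)$. Generators: $x=(1,0)$ of weight $1$, $z=(1,1)$ of weight $2$, $f$ of weight $1$, and inverses. For $m,n\ge0$ let us compute $|(m,n)|$. A word for $(m,n)$ has an even number of letters $f$. With no $f$ it must contribute $z^nx^{m-n}$, so it costs at least $2n+|m-n|$. With two or more letters $f$, note that a letter $x^{\pm1}$ changes the coordinate sum by at most $1$ and $z^{\pm1}$ by at most $2$, that is, by at most its weight; so the cost is at least $m+n+2$, attained by $x^mfx^nf$. Hence $|(m,n)|=\min(2n+|m-n|,\ m+n+2)$, that is,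
$$|(m,n)|=m+n\ \ (n\le m),\qquad |(m,n)|=m+n+2\ \ (n\ge m+1).\tag{4}$$
So $x^mfx^nf$ is a geodesic word exactly when $n\ge m+1$. Since $|x^m|=m$, the sequence of $n+2$ entries $(f,x,\dots,x,f)$ has nonzero value under $\Theta(x^m)$, for the one-letter rule, exactly when $n\ge m+1$. The states $\Theta(x^m)$, $m\ge 0$, are pairwise different, and the one-letter rule has infinitely many states.

What breaks is the hypothesis of Proposition 3, already for $r=0$. Take $n=m+1$, $y=(m,m+1)$. By (4), $|y|=2m+3$, and both $x^mfx^{m+1}f$ and $z^{m+1}x^{-1}$ are geodesic words for $y$. The first passes through $g=(m,0)$. The second passes through the elements $(j,j)$, $0\le j\le m+1$, and $(m,m+1)$. Since $|(p,q)|\ge|p|+|q|$ (each letter changes $|p|+|q|$ by at most its weight), all of these are at distance at least $m$ from $g$. Formula (3) cannot be derived: what decides $|y|$ may happen far from $g$, across the flat.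

Counting inside the flat is nevertheless easy, because (4) is piecewise linear on regions cut out by linear inequalities:
$$\sum_{m,n\ge0}t^{|(m,n)|}=\sum_{n,p\ge0}t^{2n+p}+\sum_{m,p\ge0}t^{2m+p+3}=\frac{1+t^3}{(1-t)(1-t^2)}=\frac{1-t+t^2}{(1-t)^2}.$$
Here we wrote $m=n+p$ in the first region and $n=m+1+p$ in the second.

This suggests a mixed rule, as in Example 2. Away from the cusps, go one letter back. At an element lying far inside a cusp region, jump in one step back to the place where geodesics from $1$ enter that region. Jumps are counted by linear arithmetic, and chains then never stop at a bad place.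

## 4. Cusp regions in the group: properties (P0)–(P4)

Let $\mathcal B$ be a $G$-set (possibly empty) and let $Q_B\subset G$ $(B\in\mathcal B)$ be nonempty sets with $gQ_B=Q_{gB}$. For $x\in G$ let $E_B(x)$ be the set of elements of $Q_B$ at minimal $d$-distance from $x$. Diameters of empty sets are $0$. Consider the following properties.

* **(P0)** Each ball of $G$ meets only finitely many $Q_B$. For each $B$ there is a subgroup $A\cong\mathbb Z^k$ of $\mathrm{Stab}(B)$ that acts on $Q_B$, by left multiplication, with finitely many orbits. (It then has finitely many orbits on every $N_D(Q_B)=Q_B\cdot\mathrm{Ball}(1,D)$.)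
* **(P1)** For each $D$ there is $\beta(D)$ with $\operatorname{diam}(N_D(Q_B)\cap N_D(Q_{B'}))\le\beta(D)$ whenever $B\ne B'$.
* **(P2)** For each $D$ there is $c(D)$ such that for all $x,B$: $\operatorname{diam}E_B(x)\le c(D)$, and every geodesic from $x$ to an element of $N_D(Q_B)$ contains an element within $c(D)$ of $E_B(x)$.
* **(P3)** There are $D_0$ and a function $\kappa(D)$ such that on any geodesic with endpoints in $N_D(Q_B)$, elements at distance $\ge\kappa(D)$ from both endpoints lie in $N_{D_0}(Q_B)$.
* **(P4)** Call an element $g$ of a geodesic $\sigma$ *$M$-deep in $\sigma$* if for some $B$ there are $a$ before $g$ and $b$ after $g$ on $\sigma$ with $a,b\in N_{D_0}(Q_B)$, $d(a,g)\ge M$, $d(g,b)\ge M$. For all $M>0$, $r\ge0$ there is $R(M,r)$ such that: if $g$ lies on a geodesic $\sigma$ from $x$ to $y$, is not $M$-deep in $\sigma$, and $d(y,y')\le r$, then every geodesic from $x$ to $y'$ contains an element within $R(M,r)$ of $g$.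

We may and do take $c,\kappa,\beta$ nondecreasing and $\kappa\ge D_0+1$. Property (P4) is the hypothesis of Proposition 3, demanded only at elements that are not in the middle of a long stretch inside one cusp region. If $\mathcal B=\emptyset$, nothing is ever $M$-deep and (P4) contains that hypothesis.

To see what $E_B(x)$ is, return to Example 2 and let the $Q_B$ be the left cosets of $H$. Write a coset as $gH$ with the normal form of $g$ not ending in an $H$-syllable. Then $|gh|=|g|+|h|$ for $h\in H$, so $E_B(1)=\{g\}$. A geodesic word for $gh$ wastes no letters, so its blocks are exactly the syllables of $gh$; hence every geodesic from $1$ to $gh$ passes through $g$. On such a geodesic an element $gh'$ is $M$-deep as soon as it is at distance at least $M$ from $g$ and from $gh$.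

**Theorem C.** The conclusion of Theorem B holds for every group $G$ with a finite weighted generating set $(S,\omega)$ as above that has a family of subsets satisfying (P0)–(P4).

Sections 5–7 prove Theorem C, and Sections 8–11 verify (P0)–(P4) for $G$ as in Theorem B.

## 5. Deep elements and jumping parents

Assume (P0)–(P4). Write $E_B=E_B(1)$, the set of elements of minimal length in $Q_B$, which is finite. Put $c=c(D_0)$, $D^*=\max(D_0,c)$, $\kappa=\kappa(D^*)\ge D_0+1$, $V_B=N_c(E_B)$ (a finite set, where geodesics from $1$ enter), and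
$$L=c+2\kappa+2\hat\omega+\beta(D_0)+1,\qquad M_0=L+3c+\hat\omega+\kappa+1.$$

**Definition (deep).** $g$ is *deep in $B$* if $d(g,Q_B)\le D_0$ and $d(g,E_B)>L$. It is *deep* if it is deep in some $B$.

The element $1$ is not deep: $d(1,Q_B)\le D_0$ implies $d(1,E_B)=d(1,Q_B)\le D_0<L$.

The jump must know which region to jump across, so we need uniqueness.

**Lemma 4.** Each $g$ is deep in at most one $B$.

*Proof.* Let $g$ be deep in $B$ and in $B'\ne B$, and let $\sigma$ be a geodesic from $1$ to $g$. By (P2) it contains $a,a'$ within $c$ of $E_B$, $E_{B'}$ respectively, so $d(a,g),d(a',g)>L-c$. Consider elements $h$ of $\sigma$ with $d(h,g)\in[\kappa,L-c-\kappa]$. They come after $a$ and $a'$, at distance $>\kappa$ from each. The endpoints $a,g$ lie in $N_{D^*}(Q_B)$ and $a',g$ lie in $N_{D^*}(Q_{B'})$, so by (P3) every such $h$ lies in $N_{D_0}(Q_B)\cap N_{D_0}(Q_{B'})$. Steps of $\sigma$ are at most $\hat\omega$ and $\sigma$ extends to distance $>L-c$ from $g$. So among the $h$ there is one with $d(h,g)<\kappa+\hat\omega$ and one with $d(h,g)>L-c-\kappa-\hat\omega$.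 These are more than $L-c-2\kappa-2\hat\omega=\beta(D_0)+1$ apart, contradicting (P1). $\square$

**Definition (the jumping rule).** $\mathrm{Par}(1)=\emptyset$. For $g\ne1$:
$$\mathrm{Par}(g)=\begin{cases}\{q\in V_B:\ |q|+d(q,g)=|g|\}&\text{if $g$ is deep in }B,\\ \{gs^{-1}:\ s\in S,\ |gs^{-1}|+\omega(s)=|g|\}&\text{if $g$ is not deep.}\end{cases}$$

This is a parent rule. In the first case $\mathrm{Par}(g)$ is finite because $V_B$ is, nonempty because by (P2) every geodesic from $1$ to $g$ meets $V_B$, and $q\neq g$ because $d(g,E_B)>L>c$. The second case was treated in Section 3.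

The next lemma says that chains never stop at a bad place: whatever has a descendant lies on a geodesic to it along which it is not too deep.

**Lemma 5.** If $y$ is a descendant of $g$, there is a geodesic $\sigma$ from $1$ to $y$ through $g$ in which $g$ is not $M_0$-deep.

*Proof.* If $y=g$, take any $\sigma$: every $b$ after $g$ equals $g$, and $d(g,g)=0<M_0$. Otherwise let $(g=g_0,g_1,\dots,g_m=y)$ be a chain with $m\ge1$, and let $\sigma$ be a geodesic from $1$ to $y$ through all $g_i$ in order. Suppose $g$ is $M_0$-deep in $\sigma$ via $B,a,b$.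

**Step 1: $g$ and all later elements are far from $E_B$.** By (P2), applied to the part of $\sigma$ from $1$ to $a$, there is $a_0$ before $a$ with $d(a_0,E_B)\le c$. Since $\operatorname{diam}E_B\le c$, all of $E_B$ is within $2c$ of $a_0$. For $h$ at or after $g$ on $\sigma$ we have $d(a_0,h)\ge d(a,g)\ge M_0$, so $d(h,E_B)\ge M_0-2c>L$.

**Step 2: the case that $g_1$ is deep, say in $B'$.** Then $g\in V_{B'}$, so $d(g,E_{B'})\le c\le L$, and $B'\ne B$ by Step 1. We have $g\in N_{D^*}(Q_{B'})$, $g_1\in N_{D_0}(Q_{B'})$ and $d(g,g_1)\geq d(g_1,E_{B'})-c>L-c$. By (P3), elements of $\sigma$ after $g$ at distance $j\in[\kappa,L-c-\kappa]$ from $g$ lie in $N_{D_0}(Q_{B'})$. Since $j\le M_0-\kappa$ and $d(g,b)\ge M_0$, they also lie between $a$ and $b$, at distance $\ge\kappa$ from both, so by (P3) they lie in $N_{D_0}(Q_B)$. As in Lemma 4, two of them are more than $\beta(D_0)$ apart, contradicting (P1).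

**Step 3: the case that $g_1$ is not deep.** Then $g_1=gs$ with $s\in S$ and $d(g,g_1)=\omega(s)\le\hat\omega<M_0\le d(g,b)$. So $g_1$ lies between $g$ and $b$ on $\sigma$, with $d(a,g_1)\ge M_0\ge\kappa$ and $d(g_1,b)\ge M_0-\hat\omega\ge\kappa$. By (P3), $g_1\in N_{D_0}(Q_B)$. By Step 1, $d(g_1,E_B)>L$. So $g_1$ is deep in $B$, a contradiction. $\square$

Lemma 5 and (P4) give back the formula that was lost in Section 3: if $y$ is a descendant of $g$, $d(y,y')\le r$ and $R\ge R(M_0,r)$, then
$$|y'|=\min_{u\in\mathrm{Ball}(g,R)}\bigl(|u|+d(u,y')\bigr).\tag{5}$$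
Indeed "$\le$" is the triangle inequality, and a geodesic from $1$ to $y'$ contains some $u\in\mathrm{Ball}(g,R)$.

## 6. Finitely many states for the jumping rule

We follow the proof of Proposition 3. The new difficulty is that "deep" and $\mathrm{Par}$ refer to $E_B$, which is defined by global minimality. The first lemma says that membership in $E_B$ can be tested locally.

**Lemma 6.** Let $r_1=c+2\kappa+\hat\omega+D_0$. For $e\in Q_B$: $e\in E_B$ if and only if $|e|\le|e'|$ for all $e'\in Q_B\cap\mathrm{Ball}(e,r_1)$.

*Proof.* One direction is trivial. Let $e$ satisfy the local condition. By (P2) a geodesic from $1$ to $e$ contains $a$ with $d(a,e_0)\le c$ for some $e_0\in E_B$. If $d(e,e_0)\le r_1$, then $|e|\le|e_0|$ and $e\in E_B$. Otherwise $d(a,e)>r_1-c\ge2\kappa+\hat\omega$. Choose $w$ on the geodesic between $a$ and $e$ with $\kappa\le d(w,e)<\kappa+\hat\omega$; then $d(a,w)\ge\kappa$. As $a,e\in N_{D^*}(Q_B)$, (P3) gives $w\in N_{D_0}(Q_B)$; pick $e''\in Q_B$ with $d(w,e'')\le D_0$. Then $|e''|\le|w|+D_0\le|e|-\kappa+D_0<|e|$ and $d(e,e'')\le\kappa+\hat\omega+D_0\le r_1$,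 contradicting the local condition. $\square$

Next, a profile at $q$ of fixed radius determines of which elements $q$ is a parent, even across arbitrarily long jumps.

**Lemma 7.** Let $r=L+3c+2\hat\omega+r_1$. If $\varphi^r_q=\varphi^r_{q'}$, then for all $k\in G$: $q\in\mathrm{Par}(qk)\iff q'\in\mathrm{Par}(q'k)$, and in this case $\#\mathrm{Par}(qk)=\#\mathrm{Par}(q'k)$.

*Proof.* Let $\tau=q'q^{-1}$, acting by left multiplication. It is a $d$-isometry with $\tau Q_B=Q_{\tau B}$, and $|\tau x|-|q'|=|x|-|q|$ for $x\in\mathrm{Ball}(q,r)$. By symmetry we may assume $q\in\mathrm{Par}(qk)$ and derive the statements for $q'$.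

**Step 1: transport of $E_B$ near $q$.** If $\rho\le r-r_1$ and $e\in Q_B\cap\mathrm{Ball}(q,\rho)$, then $\mathrm{Ball}(e,r_1)\subset\mathrm{Ball}(q,r)$, so the condition of Lemma 6 holds for $e,B$ exactly when it holds for $\tau e,\tau B$. Hence $\tau(E_B\cap\mathrm{Ball}(q,\rho))=E_{\tau B}\cap\mathrm{Ball}(q',\rho)$ for $\rho\le r-r_1$.

**Step 2: transport of depth, one letter away.** For $s\in S$, $d(qs,E_B)\le L$ if and only if $E_B$ meets $\mathrm{Ball}(qs,L)\subset\mathrm{Ball}(q,L+\hat\omega)$, and $L+\hat\omega\le r-r_1$. By Step 1 this holds if and only if $d(q's,E_{\tau B})\le L$. Also $d(qs,Q_B)=d(q's,Q_{\tau B})$. So $qs$ is deep in $B$ if and only if $q's$ is deep in $\tau B$.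

**Step 3: $qk$ is not deep.** Then $k\in S$ and $|qk|=|q|+\omega(k)$. By Step 2, $q'k$ is not deep. By the profile, $|q'k|=|q'|+\omega(k)$, so $q'k\ne1$ and $q'\in\mathrm{Par}(q'k)$. The number of parents of $qk$ is the number of $s\in S$ with $|qks^{-1}|-|qk|=-\omega(s)$, which is read from the profile on $\mathrm{Ball}(1,2\hat\omega)$. So the numbers agree.

**Step 4: $qk$ is deep in $B$.** Then $q\in V_B$, so $d(q,E_B)\le c$ and $E_B\subset\mathrm{Ball}(q,2c)$. By Step 1, $E_{\tau B}$ meets $\mathrm{Ball}(q',c)$; as its diameter is $\le c$, $E_{\tau B}\subset\mathrm{Ball}(q',2c)$. Step 1 with $\rho=2c$ gives $E_{\tau B}=\tau E_B$, hence $V_{\tau B}=\tau V_B$. So $q'k=\tau qk$ is deep in $\tau B$, and $q'=\tau q\in V_{\tau B}$. By (P2), for $x\in N_{D_0}(Q_B)$,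
$$|x|=\min_{u\in V_B}\bigl(|u|+d(u,x)\bigr),$$
and likewise for $\tau B$. Since $V_B\subset\mathrm{Ball}(q,3c)\subset\mathrm{Ball}(q,r)$, we have $|\tau u|-|q'|=|u|-|q|$ for $u\in V_B$, and therefore $|\tau x|-|q'|=|x|-|q|$ for all $x\in N_{D_0}(Q_B)$. Take $x=qk$. Then $\tau$ maps $\mathrm{Par}(qk)=\{u\in V_B:|u|+d(u,qk)=|qk|\}$ bijectively onto $\mathrm{Par}(q'k)$, and $q'=\tau q\in\mathrm{Par}(q'k)$. $\square$

Finally, a larger profile at $g$ propagates along chains without loss. This is where (5) is used.

**Lemma 8.** Let $R=\max(r,R(M_0,r))$. If $\varphi^R_g=\varphi^R_{g'}$, $\tau=g'g^{-1}$, and $(g=y_0,\dots,y_m)$ is a chain, then $(g'=\tau y_0,\dots,\tau y_m)$ is a chain, $\#\mathrm{Par}(\tau y_i)=\#\mathrm{Par}(y_i)$ for $i\ge1$, and $\varphi^r_{\tau y_m}=\varphi^r_{y_m}$.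

*Proof.* Induction on $m$; the case $m=0$ is clear since $R\ge r$. Given the claim for $m-1$, Lemma 7 applied to $q=y_{m-1}$, $q'=\tau y_{m-1}$, $k=y_{m-1}^{-1}y_m$ shows that $(\tau y_0,\dots,\tau y_m)$ is a chain with equal parent numbers. So $y_m$ and $\tau y_m$ are descendants of $g$ and $g'$. For $|h|\le r$, apply (5) to both:
$$|y_mh|-|g|=\min_{u\in\mathrm{Ball}(g,R)}\bigl(|u|-|g|+d(u,y_mh)\bigr)=|\tau y_mh|-|g'|,$$
because $\tau\mathrm{Ball}(g,R)=\mathrm{Ball}(g',R)$ and $|\tau u|-|g'|=|u|-|g|$ on it. Subtracting the case $h=1$ gives $\varphi^r_{y_m}=\varphi^r_{\tau y_m}$. $\square$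

By Lemma 8 (used in both directions) $\Theta(g)$ depends only on $\varphi^R_g$. There are finitely many profiles of radius $R$, so **the jumping rule has finitely many states**.

## 7. Counting jumps with semilinear sets

A subset of $\mathbb Z^m$ is *linear* if it has the form $v+\mathbb Np_1+\dots+\mathbb Np_q$, and *semilinear* if it is a finite union of linear sets. For instance $\{(m,n)\in\mathbb N^2:n\le m\}=\mathbb N(1,0)+\mathbb N(1,1)$, the first region of Example 3. We use three textbook facts.

* Parikh's theorem: for a regular language, the set of vectors counting how often each letter occurs in a word of the language is semilinear.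
* Semilinear sets are exactly the Presburger definable sets, that is, those definable by first-order formulas in addition and order (Ginsburg–Spanier; for $\mathbb Z^k\times\mathbb N$ split into orthants). So they are closed under Boolean operations and projections.
* A semilinear subset of $\mathbb N^m$ is a finite disjoint union of sets $v+\mathbb Np_1+\dots+\mathbb Np_q$ with $p_1,\dots,p_q$ linearly independent (Eilenberg–Schützenberger, J. Algebra 13 (1969); Ito, J. Comput. System Sci. 3 (1969)).

**Lemma 9.** For the jumping rule, each $\Psi_{ij}(t)$ is rational.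

*Proof.* Fix $g$ with $\Theta(g)=i$.

**Step 1: reduction to one region, one parent set, one profile.** The non-deep $gk$ with $g\in\mathrm{Par}(gk)$ have $k\in S$ and contribute a polynomial. The deep ones are deep in a unique $B$ (Lemma 4), with $g\in V_B\subset N_c(Q_B)$. By (P0) only finitely many such $B$ occur. Fix one. For $x\in N_{D_0}(Q_B)$ let $U_x=\{u\in V_B:|u|+d(u,x)=|x|\}$; for $x$ deep in $B$ this is $\mathrm{Par}(x)$. If $g\in U_x$, then $d(g,x)=|x|-|g|$. So the contribution of $B$ to $\Psi_{ij}$ is a finite sum of terms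
$$\frac{t^{-|g|}}{\#U}\sum_{x\in X_{U,\varphi}}t^{|x|},\qquad X_{U,\varphi}=\{x\in N_{D_0}(Q_B):\ d(x,E_B)>L,\ U_x=U,\ \varphi^R_x=\varphi\},$$
over the subsets $U\ni g$ of $V_B$ and the finitely many profiles $\varphi$ whose state is $j$. It suffices that $\sum_{x\in X_{U,\varphi}}t^{|x|}$ is rational.

**Step 2: a thickening in which all relevant geodesics stay.** Let $W=N_{D_0+R}(Q_B)$, $c'=\max(c,c(D_0+R))$ and $V'=N_{c'}(E_B)$, a finite set containing $V_B$. By (P2), for $x\in W$,
$$|x|=\min_{u\in V'}\bigl(|u|+d(u,x)\bigr).\tag{6}$$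
Let $D_1=\max(c',D_0+R)$ and $W''=N_{D_1+\kappa(D_1)+D_0}(Q_B)$. A geodesic from an element of $V'$ to an element of $W$ has both ends in $N_{D_1}(Q_B)$. By (P3) its elements either lie in $N_{D_0}(Q_B)$ or are within $\kappa(D_1)$ of an end. So it stays in $W''$.

**Step 3: coordinates.** Let $A\cong\mathbb Z^k$ be as in (P0), written additively. It acts freely on $W''$ by left multiplication with finitely many orbits, $W''=\bigsqcup_{l=1}^pAw_l$, and it preserves $W$ and $N_{D_0}(Q_B)$. So an element of $W''$ is a pair $(a,l)$ with $a\in\mathbb Z^k$.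

**Step 4: distances are Presburger definable.** The graph on $W''$ with an edge $v\to vs$ whenever $s\in S$ and $v,vs\in W''$ is $A$-invariant. Its quotient is a finite directed graph on $\{1,\dots,p\}$, with an edge $\varepsilon:l\to l'$ for each relation $w_ls=b_\varepsilon w_{l'}$, $b_\varepsilon\in A$, labelled by $b_\varepsilon$ and by $\omega_\varepsilon=\omega(s)$. For $u=a_0w_{l_0}\in V'$, paths in $W''$ from $u$ to $aw_l$ of weight $n$ correspond to edge paths from $l_0$ to $l$ in the finite graph with $a=a_0+\sum b_\varepsilon$ and $n=\sum\omega_\varepsilon$. The edge paths from $l_0$ to $l$ form a regular language, so by Parikh's theorem their edge-count vectors form a semilinear set. Its image under an integral affine map,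
$$\Pi_{u,l}=\{(a,n)\in\mathbb Z^k\times\mathbb N:\ \text{there is a path in $W''$ from $u$ to $aw_l$ of weight }n\},$$
is semilinear. By Step 2, if $Aw_l\subset W$, then $d(u,aw_l)=\min\{n:(a,n)\in\Pi_{u,l}\}$. So the relation $d(u,aw_l)=n$ is definable: $(a,n)\in\Pi_{u,l}$, and $(a,n')\notin\Pi_{u,l}$ for all $n'<n$ in $\mathbb N$. By (6), a minimum over a finite set, the relation $|aw_l|=n$ is definable too.

**Step 5: the sets $X_{U,\varphi}$ are semilinear.** Let $x=aw_l\in N_{D_0}(Q_B)$ and $|h|\le R$. Then $xh\in W$ and $xh=a(w_lh)=(a+b_{l,h})w_{l'}$, where $b_{l,h}\in A$ and $l'$ depend only on $l,h$. So the conditions $|xh|-|x|=\varphi(h)$ are definable in $a$. The conditions $u\in U_x$ for $u\in V_B\subset V'$, namely $|u|+d(u,x)=|x|$, are definable, and $U_x=U$ is a Boolean combination of them. The condition $d(x,E_B)>L$ excludes finitely many $x$. Hence for each $l$ with $Aw_l\subset N_{D_0}(Q_B)$ the set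
$$Y_l=\{(a,|aw_l|):\ aw_l\in X_{U,\varphi}\}\subset\mathbb Z^k\times\mathbb N$$
is semilinear, and $\sum_{x\in X_{U,\varphi}}t^{|x|}=\sum_l\sum_{(a,n)\in Y_l}t^n$.

**Step 6: summation.** Split $\mathbb Z^k$ into finitely many disjoint definable orthant pieces and change signs, so that we deal with semilinear subsets of $\mathbb N^{k+1}$. Decompose each into finitely many disjoint sets $v+\mathbb Np_1+\dots+\mathbb Np_q$ with independent $p_i$, and let $n(\cdot)$ be the last coordinate. If $n(p_i)=0$ for some $i$, then infinitely many elements of $Y_l$ have the same $n$; but $(a,n)\in Y_l$ determines $x=aw_l$ with $|x|=n$, distinct elements give distinct $x$, and only finitely many $x$ have $|x|=n$. So $n(p_i)\ge1$. By independence each element of the piece is written uniquely, and the piece contributes $t^{n(v)}\prod_i(1-t^{n(p_i)})^{-1}$. $\square$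

*Proof of Theorem C.* The jumping rule has finitely many states (Lemma 8) and rational transition series (Lemma 9). Apply Proposition 2. $\square$

## 8. Horoballs removed: the truncated space

From now on $G$ is as in Theorem B and acts on $\mathbb H=\mathbb H^n$ through the given homomorphism. We write $d_H$ for the hyperbolic metric and $[u,v]_H$ for a hyperbolic segment; "length" of a path means hyperbolic length. A horoball is, in suitable upper half-space coordinates $(\xi,h)$, a set $\{h>1\}$; its boundary, with the induced path metric, is Euclidean. Two points of the horosphere $\{h=1\}$ at Euclidean distance $s$ have $d_H$-distance $\ell$ with $s=2\sinh(\ell/2)$, because $\cosh\ell=1+s^2/2$.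

**Standard fact** (Garland–Raghunathan, Ann. of Math. 92 (1970); Bowditch, J. Funct. Anal. 113 (1993)). There is a $G$-invariant family $\mathcal B$ (possibly empty) of open horoballs with pairwise disjoint closures such that $G$ acts cocompactly on $X=\mathbb H\setminus\bigcup\mathcal B$, and $P_B=\mathrm{Stab}_G(B)$ acts cocompactly on $\partial B$.

**Local finiteness.** A horoball whose closure meets a ball of radius $\rho$ contains a ball of radius $1$ inside the concentric ball of radius $\rho+2$: move inward by $1$. By disjointness and comparison of volumes only finitely many $B\in\mathcal B$ do so.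

**The structure of $P_B$.** We need a subgroup $A\cong\mathbb Z^{n-1}$ of finite index. An isometry that preserves $B$ and fixes $\partial B$ pointwise is trivial. So $P_B$ acts properly and cocompactly on $\partial B\cong\mathbb E^{n-1}$ with finite kernel $F$, the kernel of $G\to\mathrm{Isom}(\mathbb H)$. By Bieberbach the image of $P_B$ contains $\mathbb Z^{n-1}$ with finite index. Let $\tilde A$ be the preimage of this $\mathbb Z^{n-1}$ and $C$ the centralizer of $F$ in $\tilde A$; it has finite index because $\mathrm{Aut}(F)$ is finite. Commutators of elements of $C$ lie in $F\cap C$, which is central in $C$ and finite, of order $N$ say. So $[x^N,y]=[x,y]^N=1$ for $x,y\in C$, and $N$-th powers are central in $C$. The image of $C$ is isomorphic to $\mathbb Z^{n-1}$. Taking $N$-th powers of lifts of a basis gives $n-1$ commuting elements with independent images. They generate $A\cong\mathbb Z^{n-1}$, of finite index in $P_B$.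

Let $d_X(u,v)$ be the infimum of lengths of paths in $X$ from $u$ to $v$.

**Lemma 10.** On $X$,
$$d_H\le d_X\le2\sinh(d_H/2).\tag{7}$$

*Proof.* The first inequality is clear. Let $\ell=d_H(u,v)$. The segment $[u,v]_H$ meets finitely many $B\in\mathcal B$, in segments of lengths $\ell_i$ with endpoints on $\partial B$, since $u,v\in X$. Replace each by the horospherical segment with the same ends. It lies in $\partial B\subset X$ and has length $2\sinh(\ell_i/2)$. Since $s\le2\sinh(s/2)$ and $\sinh$ is superadditive on $[0,\infty)$, the total length is at most $2\sinh(\ell/2)$. $\square$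

By (7), $d_X$ is finite and induces the usual topology, and closed $d_X$-balls are compact. So $(X,d_X)$ is a proper length space, hence geodesic. Hyperbolic length and $d_X$-length of paths in $X$ agree. $G$ acts isometrically, properly and cocompactly. Fix $o\in X$ and $\rho_0$ such that every point of $X$ is within $d_X$-distance $\rho_0$ of $Go$. By Milnor–Švarc there is $\lambda_0\ge1$ with
$$d_X(go,ho)\le\lambda_0d(g,h),\qquad d(g,h)\le\lambda_0\bigl(d_X(go,ho)+1\bigr).\tag{8}$$
Also (7) gives $d_H\ge2\operatorname{arcsinh}(d_X/2)\ge2\log d_X$.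

For $B\in\mathcal B$ let $\delta_B(z)=d_X(z,\partial B)$ and let $p_B:X\to\partial B$ be the $d_H$-nearest point projection. Write $|\cdot|$ for the Euclidean metric of $\partial B$. In coordinates with $B=\{h>1\}$ we have $p_B(\xi,h)=(\xi,1)$ and $d_H((\xi,h),\partial B)=\log(1/h)$ on $X$. Along a path, $|d\xi|\le h\,ds$, so the length of $p_B\circ\alpha$ is at most $\int_\alpha e^{-d_H(\cdot,\partial B)}ds$. Since $d_H(z,\partial B)=d_H(z,p_B(z))\ge2\log d_X(z,p_B(z))\ge2\log\delta_B(z)$, every rectifiable path $\alpha$ in $X$ satisfies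
$$\operatorname{length}(p_B\circ\alpha)\le\int_\alpha\min(1,\delta_B^{-2})\,ds.\tag{9}$$

Three consequences follow.

* The map $p_B$ is $1$-Lipschitz from $d_X$ to $|\cdot|$. Moreover $d_X=|\cdot|$ on $\partial B$: horospherical segments lie in $X$, which gives "$\le$", and $p_B$ is the identity on $\partial B$, which gives "$\ge$".
* For all $z\in X$,
$$d_X(z,p_B(z))\le\delta_B(z)+2.\tag{10}$$
Take a $d_X$-geodesic from $z$ to a nearest point $b\in\partial B$. At distance $s$ from $b$ along it, $\delta_B=s$. By (9), $|p_B(z)-b|\le\int_0^\infty\min(1,s^{-2})\,ds=2$.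
* For $B'\ne B$,
$$\operatorname{diam}p_B(\partial B')\le1,\tag{11}$$
since in these coordinates $B'$ is a Euclidean ball of diameter $\le1$.

## 9. Quasigeodesics of $X$ near one horoball

**Definition ($\lambda$-path).** A *$\lambda$-path* is a rectifiable path in $X$ each of whose subpaths, from $u$ to $v$ say, has length $\le\lambda(d_X(u,v)+1)$.

Subpaths and reversals of $\lambda$-paths are $\lambda$-paths. For example, a $d_X$-geodesic is a $1$-path. "First" and "last point" of a path in a set refer to the parameter.

**Word paths.** For $s\in S$ fix a $d_X$-geodesic from $o$ to $so$; its length is at most $\lambda_0\omega(s)$. A geodesic $x=g_0,\dots,g_m=y$ in $G$ gives the *word path* $\alpha:[0,d(x,y)]\to X$ with $\alpha(d(x,g_i))=g_io$, whose $i$-th edge, from $g_{i-1}o$ to $g_io$, is a translate of a fixed geodesic, traversed at constant speed. It is $\lambda_0$-Lipschitz, its length between $g_io$ and $g_jo$ is at most $\lambda_0d(g_i,g_j)$, and each of its points is within $\lambda_0\hat\omega$ of a vertex.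

Word paths are $\lambda$-paths for $\lambda:=\lambda_0^2(2\lambda_0\hat\omega+1)\ge1$. Let $u,v$ lie on the $i$-th and $j$-th edges. If $i=j$, the subpath has length $d_X(u,v)$. If $i<j$, then $d_X(g_{i-1}o,g_jo)\le d_X(u,v)+2\lambda_0\hat\omega$, so the subpath has length at most
$$\lambda_0d(g_{i-1},g_j)\le\lambda_0^2\bigl(d_X(u,v)+2\lambda_0\hat\omega+1\bigr)\le\lambda\bigl(d_X(u,v)+1\bigr).$$
Fix this $\lambda$ and put $T_0:=3\sqrt\lambda\geq 3$.

The first lemma says that a $\lambda$-path approaching $B$ from afar hardly moves when seen from $B$. It comes from the factor $\delta_B^{-2}$ in (9).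

**Lemma 11.** Put $C_1=168\lambda$. If $\alpha$ is a $\lambda$-path from $u$ to $v$ with $\delta_B\ge\delta_B(v)=\tau\ge T_0$ along $\alpha$, then $|p_B(u)-p_B(v)|\le C_1$.

*Proof.* Let $\tau_0=\delta_B(u)$, $\tau_{k+1}=\max(\tau_k/2,\tau)$, and let $m$ be the first index with $\tau_m=\tau$. For $k\le m$ let $w_k$ be the first point of $\alpha$ with $\delta_B\le\tau_k$. By continuity $\delta_B(w_k)=\tau_k$, and $w_0=u$. Put $w_{m+1}=v$, $\tau_{m+1}=\tau$. Let $a_k=|p_B(w_k)-p_B(w_{k+1})|$ and let $\ell_k$ be the length of $\alpha$ from $w_k$ to $w_{k+1}$. On this piece $\delta_B\ge\tau_k/2$, so $a_k\le4\ell_k/\tau_k^2$ by (9). By (10),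
$$\ell_k\le\lambda\bigl((\tau_k+2)+a_k+(\tau_{k+1}+2)+1\bigr)\le\lambda(2\tau_k+a_k+5).$$
As $4\lambda/\tau_k^2\le4/9<1/2$, we may absorb the term with $a_k$:
$$a_k\le\frac{8\lambda}{\tau_k^2}(2\tau_k+5)\le\frac{56\lambda}{\tau_k},$$
using $\tau_k\ge3$. For $k<m$ the numbers $\tau_k$ halve at each step and are $\ge\tau$, so $\sum_{k<m}1/\tau_k\le2/\tau$. Adding the term $k=m$ gives $|p_B(u)-p_B(v)|\le168\lambda/\tau\le168\lambda$. $\square$

The next lemma describes how $\lambda$-paths enter, visit and leave the neighborhood of $B$.

**Lemma 12.** Let $\alpha$ be a $\lambda$-path from $u$ to $v$.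

(a) If $T\ge T_0$ and $\alpha$ meets $\{\delta_B\le T\}$, its first point $w$ there satisfies $d_X(w,p_B(u))\le T+2+C_1$, and its last point $w'$ there satisfies $d_X(w',p_B(v))\le T+2+C_1$.

(b) If $|p_B(u)-p_B(v)|>2C_1$, then $\alpha$ meets $\{\delta_B\le T_0\}$.

(c) Put $D_X=T_0+2\lambda(2T_0+5)$ and $\kappa_X(D)=2\lambda(2D+2T_0+5)+1$. If $\delta_B(u),\delta_B(v)\le D$, then $\delta_B\le D_X$ at every point of $\alpha$ whose subpaths to both ends have length $\ge\kappa_X(D)$. If $\delta_B(u),\delta_B(v)\le T_0$, then $\delta_B\le D_X$ on all of $\alpha$.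

*Proof.* (a) If $\delta_B(u)\le T$, then $w=u$; use (10). Otherwise $\delta_B(w)=T$ and $\delta_B\ge T$ before $w$, so Lemma 11 gives $|p_B(u)-p_B(w)|\le C_1$, and (10) gives $d_X(w,p_B(w))\le T+2$. The last point follows by reversal.

(b) Suppose $\alpha$ avoids $\{\delta_B\le T_0\}$. Apply Lemma 11 to the two parts of $\alpha$ on either side of a point where $\delta_B$ is minimal, one of them reversed. This gives $|p_B(u)-p_B(v)|\le2C_1$.

(c) First consider a piece of $\alpha$ with $\delta_B=T_0$ at both ends and $\delta_B\ge T_0$ inside, of length $\ell$. By (9) and (10), $\ell\le\lambda(2T_0+5)+\lambda\ell/T_0^2$. As $\lambda/T_0^2=1/9$, $\ell\le2\lambda(2T_0+5)$, so $\delta_B\le D_X$ there. Therefore $\delta_B\le D_X$ between the first and the last point of $\alpha$ in $\{\delta_B\le T_0\}$, if there are such points. This proves the second statement. In the same way the piece before the first such point has length $\le2\lambda(D+T_0+5)$, and likewise the piece after the last one; a piece is trivial if $\delta_B\le T_0$ at the corresponding end. Since $D+T_0+5\le2D+2T_0+5$,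 both have length $<\kappa_X(D)$, so a point as in the first statement lies between the first and last points. Finally, if $\alpha$ never enters $\{\delta_B\le T_0\}$, its whole length is $\le2\lambda(2D+5)<\kappa_X(D)$, and no such point exists. $\square$

## 10. Verification of (P0)–(P3)

Put $Q_B=\{g\in G:\delta_B(go)\le\rho_0\}$. Then $gQ_B=Q_{gB}$, and for each $z\in\partial B$ there is $g\in Q_B$ with $d_X(go,z)\le\rho_0$; in particular $Q_B\ne\emptyset$. By (8),
$$d(g,Q_B)\le D\Rightarrow\delta_B(go)\le\rho_0+\lambda_0D;\qquad\delta_B(go)\le D\Rightarrow d(g,Q_B)\le\lambda_0(D+\rho_0+1).\tag{12}$$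
For the second implication, take a nearest $z\in\partial B$ to $go$ and $q\in Q_B$ with $d_X(qo,z)\le\rho_0$.

**(P0).** For each $g$, local finiteness leaves finitely many $B$ with $\delta_B(go)\le\rho_0$, so a ball of $G$ meets finitely many $Q_B$. Since $P_B$ is cocompact on $\partial B$ and $(X,d_X)$ is proper, $P_B$ is cocompact on $\{\delta_B\le\rho_0\}$. As the action is proper, $P_B$ has finitely many orbits on $Q_B$, and so does its finite-index subgroup $A\cong\mathbb Z^{n-1}$ from Section 8.

**(P1).** Let $D'=\rho_0+\lambda_0D$. If $g\in N_D(Q_B)\cap N_D(Q_{B'})$, then $p_B(go)$ is within $D'$ of $p_B(\partial B')$, because $p_B$ is $1$-Lipschitz, and this set has diameter $\le1$ by (11). By (10), $d_X(go,p_B(go))\le D'+2$. So two such $g$ give points $go$ at $d_X$-distance $\le2(D'+2)+2D'+1$. Use (8).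

**(P2).** Let $e\in E_B(x)$ and $T=\max(T_0,\rho_0)$. The word path of a geodesic from $x$ to $e$ meets $\{\delta_B\le T\}$, at its end. By Lemma 12(a) some $g_i$ on the geodesic has
$$d_X(g_io,p_B(xo))\le T+2+C_1+\lambda_0\hat\omega=:C'.$$
Choose $q\in Q_B$ with $d_X(qo,p_B(xo))\le\rho_0$. Then $d(g_i,q)\le C_2:=\lambda_0(C'+\rho_0+1)$. From $d(x,e)\le d(x,q)\le d(x,g_i)+C_2$ we get $d(g_i,e)\le C_2$. So $d_X(eo,p_B(xo))\le C_3:=\lambda_0C_2+C'$, and $\operatorname{diam}E_B(x)\le\lambda_0(2C_3+1)$. For a geodesic from $x$ to $z\in N_D(Q_B)$ apply Lemma 12(a) with $T_D=\max(T_0,\rho_0+\lambda_0D)$: some element of it is within $\lambda_0(T_D+2+C_1+\lambda_0\hat\omega+C_3+1)$ of $E_B(x)$. Take $c(D)$ to be the maximum of the two bounds.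

**(P3).** Put $D_0:=\lambda_0(D_X+\rho_0+\lambda_0\hat\omega+1)$ and $\kappa(D)=\lambda_0(\kappa_X(\rho_0+\lambda_0D)+1)$. Let the endpoints of a geodesic be in $N_D(Q_B)$ and let $g_i$ be at $d$-distance $\ge\kappa(D)$ from both. By (12) the word path has $\delta_B\le\rho_0+\lambda_0D$ at its ends. By (8) its subpaths from $g_io$ to the ends have length $\ge\kappa_X(\rho_0+\lambda_0D)$. So $\delta_B(g_io)\le D_X$ by Lemma 12(c), and $g_i\in N_{D_0}(Q_B)$ by (12). Afterwards enlarge $\kappa$ so that $\kappa\ge D_0+1$.

## 11. Verification of (P4) by comparison with hyperbolic segments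

The task is to compare a word path from $xo$ to $yo$ with the segment $\gamma=[xo,yo]_H$. Stability of quasigeodesics in $\mathbb H$ cannot be applied directly, because word paths are controlled by $d_X$, not by $d_H$: a horospherical segment of length $s$ is a $d_X$-geodesic while its ends are at $d_H$-distance only $2\operatorname{arcsinh}(s/2)$. So we cut the word path along the horoballs that it skirts for a long time, and use stability only in between. Put $C_4=T_0+2+C_1$ and $K=\max(4,2C_1+1)$.

**Lemma 13 (crossing).** Let $u,v\in X$, $\gamma=[u,v]_H$, $|p_B(u)-p_B(v)|=2\eta\ge4$. Then $\gamma\cap\overline B=[c_1,c_2]$ (with $c_1$ nearer $u$) is nonempty, $d_H(c_1,p_B(u))\le1$ and $d_H(c_2,p_B(v))\le1$. Moreover, a point of $\gamma$ before $c_1$ (or after $c_2$) at $d_H$-distance $\le1$ from $\overline B$ is within $2$ of $c_1$ (respectively $c_2$).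

*Proof.* In the vertical plane through $u,v$ write $u=(0,h)$, $v=(2\eta,h')$ with $h,h'\le1$. The segment $\gamma$ is on a circle centered at $(a,0)$ with $a=\eta+\frac{h'^2-h^2}{4\eta}\ge2-\frac18=\frac{15}8$, and similarly $2\eta-a\ge\frac{15}8$; its radius is $r_0=\sqrt{a^2+h^2}\ge\frac{15}8$. So the top of the circle, at abscissa $a\in(0,2\eta)$ and height $r_0>1$, belongs to $\gamma$. The segment reaches height $1$ first at abscissa $a-\sqrt{a^2+h^2-1}\in[0,a-\sqrt{a^2-1}]\subset[0,1)$. This is $c_1$. The points $c_1$ and $p_B(u)$ are both at height $1$ with abscissas less than $1$ apart, so $d_H(c_1,p_B(u))\le1$. Points of $\gamma$ before $c_1$ within $1$ of $\overline B$ have height in $[e^{-1},1]$. With height $r_0\sin\phi$ and arclength element $d\phi/\sin\phi$, the arc of $\gamma$ before $c_1$ between these heights has length at most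
$$\int\frac{d(\sin\phi)}{\sin\phi\cos\phi}\le\frac1{\sqrt{1-64/225}}<2,$$
since $\sin\phi\le1/r_0\le8/15$ there and $\int d(\sin\phi)/\sin\phi\le1$. The other end is symmetric. $\square$

**Cutting the word path.** Let $\alpha:[0,\ell]\to X$ be the word path of a geodesic from $x$ to $y$, $\ell=d(x,y)$, $u=xo$, $v=yo$, $\gamma=[u,v]_H$. Call $B$ *significant* if $|p_B(u)-p_B(v)|\ge K$. Since $K>2C_1$, Lemma 12(b) shows that for each significant $B$ the first and last points $w_B,w_B'$ of $\alpha$ in $\{\delta_B\le T_0\}$ exist; by local finiteness there are finitely many significant $B$. Let $I_B\subset[0,\ell]$ be the closed parameter interval between them. By Lemma 12(a), $d_X(w_B,p_B(u))\le C_4$ and $d_X(w_B',p_B(v))\le C_4$. With Lemma 13,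
$$d_H(w_B,c_1)\le C_4+1,\qquad d_H(w'_B,c_2)\le C_4+1,\tag{13}$$
so $w_B,w_B'$ are within $C_4+1$ of $\gamma$. Let $J=[s_-,s_+]$ be the closure of a component of $[0,\ell]\setminus\bigcup I_B$. Its interior is disjoint from all $I_B$, and each of $\alpha(s_-),\alpha(s_+)$ is $u$, $v$ or some $w_B$ or $w_B'$, hence within $C_4+1$ of $\gamma$. The intervals $I_B$ and $J$ cover $[0,\ell]$.

**Lemma 14.** For all $B\in\mathcal B$,
$$|p_B(\alpha(s_-))-p_B(\alpha(s_+))|\le K':=2C_1+2C_4+\lambda(K+2C_4+1)+1.\tag{14}$$

*Proof.* Suppose not. By Lemma 12(b),(a), the first and last points $z,z'$ of $\alpha|_J$ in $\{\delta_B\le T_0\}$ exist and $d_X(z,z')>K'-2C_4>0$; in particular $s_-<s_+$. If $B$ is significant, the parameters of $z,z'$ lie in $I_B\cap J$. This is an interval contained in $\{s_-,s_+\}$, so it has at most one point, a contradiction. If $B$ is not significant, let $w,w'$ be the first and last points of $\alpha$ in $\{\delta_B\le T_0\}$. By Lemma 12(a), $d_X(w,w')\le K+2C_4$. Since $z,z'$ lie between $w$ and $w'$ on the $\lambda$-path $\alpha$, $d_X(z,z')\le\lambda(K+2C_4+1)<K'-2C_4$,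 a contradiction. $\square$

**Lemma 15.** There is a constant $C_8$ with $\alpha(J)\subset\{d_H(\cdot,\gamma)\le C_8\}$.

*Proof.* Let $\sigma=[\alpha(s_-),\alpha(s_+)]_H$.

**Step 1: along $\sigma$ the metrics are comparable.** The endpoints of a crossing $\sigma\cap B$ lie over the Euclidean segment from $p_B(\alpha(s_-))$ to $p_B(\alpha(s_+))$. So by (14) the crossing has length at most $s_0:=2\operatorname{arcsinh}(K'/2)$. For $z\in\sigma$ let $\bar z=z$ if $z\in X$, and otherwise let $\bar z$ be an endpoint of the crossing containing $z$; so $d_H(z,\bar z)\le s_0$. Replacing crossings by horospherical segments, and using $2\sinh(\ell_i/2)\le C_5\ell_i$ for $\ell_i\le s_0$ with $C_5=2\sinh(s_0/2)/s_0\ge1$ (convexity of $\sinh$), we get $d_X(\bar z,\bar z')\le C_5d_H(\bar z,\bar z')$.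

**Step 2: projection to $\sigma$ contracts.** Let $\pi$ be the nearest point projection to $\sigma$: the projection to the full line containing $\sigma$, followed by clamping to $\sigma$. On Lipschitz paths staying at distance $\ge t_0>0$ from $\sigma$ it shrinks lengths by the factor $1/\cosh t_0$. Where the projection to the line lands in $\sigma$, the distance to the line is the distance to $\sigma$, and the claim is the form $dr^2+\cosh^2r\,dx^2+\sinh^2r\,d\vartheta^2$ of the metric in Fermi coordinates; elsewhere $\pi$ is locally constant. If $\sigma$ is a point there is nothing to show.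

**Step 3: excursions are short.** Choose $t_0$ with $\cosh t_0\ge2\lambda C_5$. Let a subpath of $\alpha|_J$ from $e$ to $e'$, of length $l$, satisfy $d_H(\cdot,\sigma)\ge t_0$ with equality at its ends. Then $d_H(e,\overline{\pi(e)})\le t_0+s_0$, and likewise for $e'$, and $d_H(\overline{\pi(e)},\overline{\pi(e')})\le\frac l{\cosh t_0}+2s_0$. By (7) and Step 1,
$$l\le\lambda(d_X(e,e')+1)\le\lambda\Bigl(4\sinh\tfrac{t_0+s_0}2+C_5\bigl(\tfrac l{\cosh t_0}+2s_0\bigr)+1\Bigr)\le\lambda\bigl(4\sinh\tfrac{t_0+s_0}2+2C_5s_0+1\bigr)+\tfrac l2,$$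
so $l\le l_0:=2\lambda(4\sinh\frac{t_0+s_0}2+2C_5s_0+1)$. As $\alpha|_J$ begins and ends on $\sigma$, it stays within $t_0+l_0$ of $\sigma$. The ends of $\sigma$ are within $C_4+1$ of $\gamma$, so by convexity of $d_H(\cdot,\gamma)$ all of $\sigma$ is. Put $C_8=t_0+l_0+C_4+1$. $\square$

Now we compare in both directions: non-deep elements are near $\gamma$, and points of $\gamma$ in $X$ are near $\alpha$.

**Lemma 16.** If $g$ on the geodesic is not $M$-deep, then $d_H(go,\gamma)\le C_9(M):=\max(C_8,\lambda_0(M+\hat\omega)+C_4+1)$.

*Proof.* If the parameter of $g$ lies in some $J$, use Lemma 15. Otherwise it lies in some $I_B=[\theta_1,\theta_2]$. Let $a$ be the last vertex with parameter $\le\theta_1$ and $b$ the first vertex with parameter $\ge\theta_2$. Then $a$ is before $g$, $b$ is after $g$, and $ao$, $bo$ are within $\lambda_0\hat\omega$ of $w_B$, $w_B'$ in $d_X$. So $\delta_B(ao),\delta_B(bo)\le T_0+\lambda_0\hat\omega$, and $a,b\in N_{D_0}(Q_B)$ by (12), since $T_0\le D_X$. As $g$ is not $M$-deep, $d(a,g)<M$ or $d(g,b)<M$. So $go$ is within $\lambda_0(M+\hat\omega)$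 of $w_B$ or $w_B'$, which are within $C_4+1$ of $\gamma$. $\square$

**Lemma 17.** Every $z\in\gamma\cap X$ satisfies $d_H(z,\alpha)\le C_{10}:=\max(C_8,D_X+5+C_4)$.

*Proof.* Let $\pi_\gamma$ be the nearest point projection to $\gamma$. The map $\pi_\gamma\circ\alpha$ is continuous from $u$ to $v$, so $\pi_\gamma(\alpha(\theta))=z$ for some $\theta$. If $\theta$ lies in some $J$, then $d_H(z,\alpha(\theta))=d_H(\alpha(\theta),\gamma)\le C_8$ by Lemma 15. Otherwise $\theta\in I_B$ for a significant $B$.

**Step 1: move to the horosphere.** By Lemma 12(c) applied to $\alpha|_{I_B}$, $\delta_B(\alpha(\theta))\le D_X$. So by (10) $b:=p_B(\alpha(\theta))$ is within $D_X+2$ of $\alpha(\theta)$, and $z_b:=\pi_\gamma(b)$ is within $D_X+2$ of $z$, since $\pi_\gamma$ is $1$-Lipschitz. Let $\gamma\cap\overline B=[c_1,c_2]$ as in Lemma 13. Since $z\notin B$, $z$ is weakly before $c_1$ or after $c_2$; say before $c_1$.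

**Step 2: $z$ is near $c_1$.** If $z_b$ is not strictly before $c_1$, then $c_1$ lies between $z$ and $z_b$, so $d_H(z,c_1)\le D_X+2$. Suppose $z_b$ is strictly before $c_1$. Then $z_b\notin\overline B$. By convexity $[b,c_1]_H\subset\overline B$, so $z_b\notin[b,c_1]_H$ and $z_b\ne b$; also $b\ne c_1$, as $\pi_\gamma(c_1)=c_1$. Since $z_b$ is the point of $\gamma$ nearest to $b$, the points $b,z_b,c_1$ form a triangle with angle $\ge\pi/2$ at $z_b$, and this triangle is nondegenerate because $z_b\notin[b,c_1]_H$. Its other two angles are acute, so the foot of the perpendicular from $z_b$ is interior to the side $[b,c_1]_H$. One of the two resulting right triangles has angle $\ge\pi/4$ at $z_b$. This angle is less than the angle of parallelism $\Pi(h)$ of the height $h$, so $\cosh h=1/\sin\Pi(h)<\sqrt2$ and $h<\operatorname{arccosh}\sqrt2<1$. Hence $d_H(z_b,\overline B)\le1$. By Lemma 13, $d_H(z_b,c_1)\le2$, so $d_H(z,c_1)\le D_X+4$.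

In both cases (13) gives $d_H(z,\alpha)\le D_X+4+(C_4+1)$. The case after $c_2$ is symmetric. $\square$

**Conclusion of (P4).** Let $g$ be not $M$-deep on a geodesic from $x$ to $y$, let $d(y,y')\le r$, let $\alpha'$ be the word path of any geodesic from $x$ to $y'$, and $\gamma'=[xo,y'o]_H$. We look for a vertex of $\alpha'$ near $go$.

**Step 1: from $go$ to $\gamma'$.** The segments $\gamma,\gamma'$ have a common initial point, and their endpoints are within $\lambda_0r$. By Lemma 16 and convexity there is $z_1\in\gamma'$ with $d_H(go,z_1)\le C_{11}:=C_9(M)+\lambda_0r$.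

**Step 2: into $X$.** If $z_1\in X$ put $z_2=z_1$. Otherwise $z_1\in B$ for some $B$. Since $go\notin B$, the depth satisfies $d_H(z_1,\partial B)\le C_{11}$. On a chord of $B$ of length $\ell'$, the point at distance $x'$ from the midpoint has height proportional to $1/\cosh x'$. So the point at distance $e\le\ell'/2$ from the nearer end has depth
$$\log\frac{\cosh(\ell'/2)}{\cosh(\ell'/2-e)}\ge\log\frac{e^{\ell'/2}/2}{e^{\ell'/2-e}}=e-\log2,$$
where $e^{(\cdot)}$ denotes the exponential. The ends of $\gamma'$ are in $X$, so $\gamma'\cap\overline B$ is such a chord, and one of its ends $z_2\in\partial B\subset X$ is within $C_{11}+1$ of $z_1$. In all cases $z_2\in\gamma'\cap X$ and $d_H(go,z_2)\le2C_{11}+1$.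

**Step 3: to a vertex.** By Lemma 17 for $\alpha'$ and $\gamma'$, some vertex $g'$ of the geodesic from $x$ to $y'$ has $d_H(go,g'o)\le C_{12}:=2C_{11}+1+C_{10}+\lambda_0\hat\omega$. By (7) and (8),
$$d(g,g')\le\lambda_0\bigl(2\sinh(C_{12}/2)+1\bigr)=:R(M,r).$$
This proves (P4).

**Proof of Theorems B and A.** For $G$ as in Theorem B, Sections 8–11 give a family $(Q_B)_{B\in\mathcal B}$ satisfying (P0)–(P4), so Theorem C shows that $\sum_gt^{|g|}$ is rational. Theorem A is the case of trivial kernel and $\omega\equiv1$, by the reduction in Section 2: for every hyperbolic Coxeter group $G$ with $\mathbb H^n/G$ non-compact of finite volume and every finite generating set $S$, the growth function $\gamma_{G,S}(t)$ is rational. $\blacksquare$
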